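# Maximal fractional matchings in $O(\log^2\Delta)$ rounds, plus $O(\log^* n)$ when no 2-colouring is given

## The theorem: both bounds, for arbitrary capacities

**Theorem 1.** Work in the deterministic LOCAL model, on simple undirected graphs $G=(V,E)$ with $n$ nodes and maximum degree $\Delta$, where $n$ and $\Delta$ are known to all nodes. Let every node $x$ be given a capacity $b_x\ge 0$. Call $y:E\to\mathbb R_{\ge 0}$ *feasible* if $\sum_{e\ni x}y(e)\le b_x$ for all $x$, call a node *saturated* if equality holds there, and call a feasible $y$ *maximal* if every edge has a saturated endpoint. Write $\log\Delta$ for $\log_2(\Delta+1)$.

(a) If $G$ is bipartite and every node is given its colour in a proper 2-colouring, a maximal feasible $y$ can be found in $O(\log^2\Delta)$ rounds.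

(b) In general graphs, a maximal feasible $y$ can be found in $O(\log^2\Delta)+O(\log^* n)$ rounds.

In particular, taking $b\equiv 1$, a maximal fractional matching can be found in $o(\Delta)$ rounds in bipartite graphs and in $o(\Delta)+O(\log^* n)$ rounds in general graphs.

The last sentence answers "yes" to two questions: (1) can we find a maximal fractional matching in $o(\Delta)+O(\log^* n)$ rounds, and (2) can we do it in $o(\Delta)$ rounds in bipartite graphs? Both come from the list "Open problems related to locality in distributed graph algorithms" at https://jukkasuomela.fi/open. On the way to (b) we shall prove the weaker bound $O(\log^3\Delta)+O(\log^* n)$, which already answers (1) and needs fewer tools.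

## What the words in the theorem mean

In the LOCAL model each node is a processor with a unique identifier from $\{1,\dots,\mathrm{poly}(n)\}$. Computation runs in synchronous rounds. In one round every node may send arbitrarily large messages to its neighbours and do arbitrary deterministic local computation. An algorithm takes $T$ rounds if after $T$ rounds every node has halted with its output. Equivalently, each node's output is a function of its radius-$T$ neighbourhood, with identifiers and local inputs included. Here a node outputs the values $y(e)$ on its incident edges, and the two endpoints of an edge must agree. Messages will contain real numbers, which are rational if the capacities are.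

"In $o(\Delta)$ rounds" means a running time $g(\Delta)$ that depends on $\Delta$ only, with $g(\Delta)=o(\Delta)$ as $\Delta\to\infty$. "In $o(\Delta)+O(\log^* n)$ rounds" means at most $g(\Delta)+C\log^* n$ for such a $g$ and a constant $C$, uniformly in $n$ and $\Delta$. Since $\log^2(\Delta+1)=o(\Delta)$, Theorem 1 has the required form.

With $b\equiv 1$, a feasible $y$ is a *fractional matching*: its values automatically lie in $[0,1]$. A maximal matching is a maximal fractional matching with values in $\{0,1\}$.

**Definition (residual).** The *load* of $x$ is $\sum_{e\ni x}y(e)$, and its *residual* is $b_x-\sum_{e\ni x}y(e)$. So $x$ is saturated exactly when its residual is $0$. A node with $b_x=0$ is saturated from the start.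

For example, on one edge $uv$ with $b_u=2$ and $b_v=5$, the only maximal feasible $y$ is $y(uv)=2$. It saturates $u$ and leaves $v$ with residual $3$. On the path $a,b,c,d$ with unit capacities, $y\equiv\frac12$ is maximal: $b$ and $c$ are saturated, $a$ and $d$ are not, and every edge touches $b$ or $c$.

Why capacities, if the question has $b\equiv1$? Because we shall build $y$ in stages. If $y$ is feasible for $b$ and $y'$ is feasible for the residuals of $y$, then $y+y'$ is feasible for $b$, and every node saturated by $y$ stays saturated. After one stage the capacities are no longer equal, even if they were at the start.

For background, here are the known bounds that surround the questions. None is used in the proofs.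

- A maximal matching can be found in $O(\Delta+\log^* n)$ rounds, and in $O(\Delta)$ rounds in bipartite graphs. A maximal fractional matching can be found in $O(\Delta)$ rounds.
- A maximal matching cannot be found in $o(\Delta)+O(\log^* n)$ rounds, nor in $o(\Delta)$ rounds in bipartite graphs, nor in $f(\Delta)+o(\log^* n)$ rounds for any $f$.
- A maximal fractional matching cannot be found in $o(\Delta)$ rounds in general graphs, and cannot be found in $o(\log\Delta/\log\log\Delta)+O(\log^* n)$ rounds even in bipartite graphs.

## Regular graphs, stars, and a tree that defeats the local formula

Let $b\equiv 1$. In a $d$-regular graph with $d\ge1$, put $y\equiv 1/d$: every node is saturated and no communication is needed. In a star with $d$ leaves, $y\equiv 1/d$ saturates the centre.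

Both answers are instances of the formula $y(uv)=1/\max(\deg u,\deg v)$, which is always feasible. It is not always maximal. Take an edge $uv$. Give $u$ one further neighbour $w$ and $v$ one further neighbour $w'$, and give each of $w,w'$ two leaves. Then $\deg u=\deg v=2$ and $\deg w=\deg w'=3$, so $y(uv)=\frac12$ and $y(uw)=y(vw')=\frac13$. Both $u$ and $v$ have load $\frac56$, and the edge $uv$ has no saturated endpoint. So a one-shot formula has to be followed by corrections, and corrections interact.

Now let the graph be bipartite with parts $L,R$, and let capacities be arbitrary. If every component contains a single left node $u$, then $u$ can read its neighbours' capacities and fill the edges greedily in $O(1)$ rounds. The difficulty is that several left nodes compete for the same right node.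

## Equal splitting: $\Delta$ iterations, and an input that needs them all

Here is the rule a sensible person tries first in a bipartite graph. Each unsaturated $u\in L$ with $m_u\ge1$ unsaturated neighbours offers its residual in equal parts, $\varepsilon_u/m_u$ to each of them. An unsaturated $v\in R$ that is offered a total $p_v$ less than its residual $c_v$ accepts everything. If $p_v\ge c_v$, it accepts the fraction $c_v/p_v$ of each offer and becomes saturated. Repeat.

This stays feasible, and it finishes in at most $\Delta$ iterations. If all of $u$'s offers are accepted in full, $u$ becomes saturated. Otherwise some neighbour did not accept in full, so that neighbour became saturated and $m_u$ dropped by at least one. The rule therefore takes $O(\Delta)$ rounds, and the question is whether it does better.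

It does not. Take a single left node $u$ of capacity $1$ with $d\ge 2$ neighbours $v_1,\dots,v_d$. Let $\delta_i=(2d)^{-i}$. In iteration $i$ we want $u$ to start with residual $\delta_{i-1}$ and to have exactly $v_i,\dots,v_d$ unsaturated, so it offers $q_i=\delta_{i-1}/(d-i+1)$ to each of these. Choose capacities
$$b_{v_i}=q_1+\dots+q_{i-1}+(q_i-\delta_i)\quad(1\le i\le d-1),\qquad b_{v_d}=2 .$$
Since $\delta_i=\delta_{i-1}/(2d)<q_i$, the bracket is positive. So $v_i$ is unsaturated before iteration $i$, and in iteration $i$ it accepts $q_i-\delta_i$ and becomes saturated, while $v_{i+1},\dots,v_d$ accept in full and stay unsaturated. The new residual of $u$ is $\delta_{i-1}-\big(\delta_{i-1}-\delta_i\big)=\delta_i$, as wanted. After $d-1$ iterations the edge $uv_d$ still has two unsaturated endpoints. Exactly one right node is saturated per iteration, and $d$ iterations are needed.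

Look at this bad example once more. After $i$ iterations $u$ has residual $(2d)^{-i}$, which is minute, yet the edge to every neighbour still unsaturated carries at least $q_1=1/d$. A left node that makes slow progress has a tiny residual and sits on edges with large values. So we may *take back* value from those edges, by amounts that dwarf the residual. A rule that only increases $y$ cannot use this reserve. The plan is to run equal splitting for only $O(\log\Delta)$ iterations, and then finish by a constant number of exchanges that spend the reserve.

## Ask only for half: the Halving Lemma and the proof of Theorem 1(a)

We do not ask to finish at once. We ask for each left node either to be saturated or to lose half of its degree in the graph of unfinished edges.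

**Lemma 2 (Halving Lemma).** Let $F$ be a bipartite graph with parts $L,R$, where every node knows its part, and with maximum degree at most $\Delta$, where $\Delta\ge 1$ is known. Let every node $x$ have capacity $r_x>0$, and let $d_u=\deg_F(u)$. In $O(\log\Delta)$ rounds one can find a feasible $y$ such that every $u\in L$ is *good*: $u$ is saturated, or at most $d_u/2$ of its neighbours are unsaturated.

For example, in the star above with $d=3$, a left node with residual $\frac1{36}$ and exactly one unsaturated neighbour is good, since $1\le\frac32$. With two unsaturated neighbours it would not be. Note the asymmetry: nothing is promised about the nodes of $R$. For bipartite graphs this does no harm.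

**Proof of Theorem 1(a) from Lemma 2.** The purpose is to iterate the halving until degrees vanish. If $\Delta=0$ there is nothing to do, so let $\Delta\ge1$. Start with $y=0$ and let $L,R$ be the colour classes. Repeat $\lfloor\log_2\Delta\rfloor+1$ times the following phase: let $F$ be the graph of all edges whose two endpoints are currently unsaturated, on the currently unsaturated nodes, with the current residuals (all positive) as capacities. Apply Lemma 2 to $F$ and add the result to $y$.

Each added function is nonnegative and feasible for the residuals, so $y$ stays feasible, and a saturated node never appears in a later $F$ and stays saturated. Hence the graphs $F$ only shrink. By Lemma 2, a left node that is still unsaturated after a phase has, in the next $F$, at most half its previous degree. Its degree is at most $\Delta$ at the start, so after $\lfloor\log_2\Delta\rfloor+1$ phases it is less than $1$, that is, $0$. No edge then has two unsaturated endpoints, and $y$ is maximal. There are $O(\log\Delta)$ phases of $O(\log\Delta)$ rounds each. $\blacksquare$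

Within one call of Lemma 2 we shall both increase and decrease values, but only values assigned in that call. Between calls $y$ only grows.

The next three sections prove Lemma 2. Throughout, $\varepsilon_u$ is the residual of $u\in L$ and $c_v$ the residual of $v\in R$ at the time in question. When a node "picks" one of several candidates, let it take the one with the smallest identifier. All steps inside a part are simultaneous, and each uses information from a constant radius only.

## Splitting for $O(\log\Delta)$ iterations builds a reserve of $8\Delta^3\varepsilon_u$

**Part A.** This part is there to make every node that is not yet good have a residual that is tiny compared with the values on its unfinished edges. Let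
$$k=\lceil 4\log_2\Delta\rceil+3,\qquad\text{so that } 2^k\ge 8\Delta^4 .$$
Start with $y=0$. Call $u\in L$ *alive* if it is unsaturated and has more than $d_u/2$ unsaturated neighbours; that is, alive means not good. Perform $k$ iterations of the following. Every alive $u$ offers $\varepsilon_u/d_u$ to each unsaturated neighbour. These offers total at most $\varepsilon_u$. Let $p_v$ be the total offered to an unsaturated $v\in R$. If $p_v\ge c_v$, then $v$ accepts the fraction $c_v/p_v$ of every offer and becomes saturated; otherwise $v$ accepts all offers in full and stays unsaturated. Accepted amounts are added to $y$.

In Part A $y$ never decreases. So saturated nodes stay saturated, and a node that is not alive never becomes alive again. At the end let $A$ be the set of alive left nodes and $B$ the set of unsaturated right nodes. Left nodes outside $A$ are good. Let $u\in A$.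

First, $\varepsilon_u$ is small. Node $u$ was alive in all $k$ iterations, and at the end of each one it still had more than $d_u/2$ unsaturated neighbours. Those accepted its offers in full, so $\varepsilon_u$ dropped by at least $\frac{d_u}{2}\cdot\frac{\varepsilon_u}{d_u}=\frac{\varepsilon_u}{2}$, where $\varepsilon_u$ is the value at the start of the iteration. Hence at the end $\varepsilon_u\le 2^{-k}r_u$.

Second, the edges from $u$ to $B$ are heavy. If $v\in B$ is a neighbour of $u$, then $v$ was never saturated, so in the very first iteration it accepted the full offer $r_u/d_u$. Hence $y_{uv}\ge r_u/d_u$.

Together, for adjacent $u\in A$, $v\in B$,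
$$y_{uv}\ \ge\ \frac{r_u}{d_u}\ \ge\ \frac{2^k\varepsilon_u}{d_u}\ \ge\ 8\Delta^3\,\varepsilon_u. \tag{1}$$

The factor $8\Delta^3$ is chosen backwards: it is what the most expensive exchange in Part C will cost, and $k$ is set to pay for it.

## Making neighbouring residuals comparable

**Part B.** This part is there because (1) measures the reserve on $uv$ in units of $\varepsilon_u$, the residual of the left endpoint. Suppose later we want to saturate some $v$ by raising $y_{uv}$ by $c_v$ and lowering another edge at $u$ by the same amount. That is safe only if $c_v$ is bounded by a multiple of $\varepsilon_u$. Suppose instead we want $v$ to accept the residual of $u$ and to pass the surplus back along an edge $u_0v$. That is safe only if $\varepsilon_u$ is bounded by a multiple of $\varepsilon_{u_0}$, and the two can be compared through $c_v$. So we remove the nodes whose residual is far smaller than that of a neighbour. Such a node can be saturated at once, at little cost to the neighbour.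

In this part $y_{uv}$ only increases and $\varepsilon_u$ only decreases, so (1) remains true, and left nodes that are good remain good.

**Step B1: saturate the tiny right nodes.** Each $v\in B$ that has a neighbour $u\in A$ with $c_v\le \varepsilon_u/(2d_u)$ picks one such $u$, and $y_{uv}$ is increased by $c_v$. So $v$ becomes saturated. A given $u$ is picked by at most $d_u$ nodes, so it loses at most $d_u\cdot\varepsilon_u/(2d_u)=\varepsilon_u/2$, and its residual stays positive.

Let $B_1\subseteq B$ be the set of right nodes that are still unsaturated. For adjacent $u\in A$, $v\in B_1$ we have, with the current values,
$$c_v>\frac{\varepsilon_u}{2d_u}\ge\frac{\varepsilon_u}{2\Delta},$$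
since this held before B1 ($v$ did not act), $c_v$ has not changed, and $\varepsilon_u$ has only decreased. Let $A_1$ be the set of $u\in A$ with more than $d_u/2$ neighbours in $B_1$. Since $B_1$ is now the set of all unsaturated right nodes, the nodes of $A\setminus A_1$ are good.

**Step B2: saturate the tiny left nodes.** Each $u\in A_1$ that has a neighbour $v\in B_1$ with $\varepsilon_u\le c_v/(2\Delta)$ picks one such $v$, and $y_{uv}$ is increased by $\varepsilon_u$. So $u$ becomes saturated. Each $v$ loses at most $\Delta\cdot c_v/(2\Delta)=c_v/2$, so every node of $B_1$ stays unsaturated. Let $A_2\subseteq A_1$ be the set of those that did not act.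

**What Parts A and B achieve.** Let $H$ be the subgraph of $F$ induced by $A_2\cup B_1$. From now on $\varepsilon_u$ and $c_v$ are frozen: they denote the residuals at this moment. For every edge $uv$ of $H$ with $u\in A_2$, $v\in B_1$,
$$\frac{\varepsilon_u}{4\Delta}\;<\;c_v\;<\;2\Delta\,\varepsilon_u. \tag{2}$$
For the lower bound: before B2 we had $c_v>\varepsilon_u/(2\Delta)$, B2 at most halved $c_v$, and B2 did not change $\varepsilon_u$ because $u$ did not act. For the upper bound: $u$ did not act in B2, so $\varepsilon_u>c_v/(2\Delta)$ with the old $c_v$, and $c_v$ did not increase.

The bookkeeping for Part C is as follows. Every $u\in A_2$ has $h_u:=\deg_H(u)>d_u/2$. The unsaturated right nodes are exactly those of $B_1$. All left nodes outside $A_2$ are good. Part C will change $y$ only on edges of $H$. So loads of nodes outside $H$ do not change, saturated left nodes outside $A_2$ stay saturated, and the set of unsaturated right nodes will remain inside $B_1$. Hence left nodes outside $A_2$ remain good, whatever happens in $H$. It remains to make every $u\in A_2$ good.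

## One push, then two kinds of exchange

**Step C1: push once more, to see which right nodes can be filled.** Each $u\in A_2$ offers $p_{uv}=\varepsilon_u/h_u$ to each $H$-neighbour $v$. Let $D_v=\sum_u p_{uv}$ and
$$\mathcal P=\{v\in B_1:D_v<c_v\},\qquad \mathcal N=\{v\in B_1:D_v\ge c_v\}.$$
A node $v\in\mathcal P$ accepts everything and keeps a residual $c'_v=c_v-D_v\in(0,c_v]$. A node $v\in\mathcal N$ accepts the fraction $c_v/D_v$ of each offer and becomes saturated. Let $\varepsilon'_u\in[0,\varepsilon_u]$ be the new residual of $u$. If $u$ has no neighbour in $\mathcal N$, all its offers are accepted in full and $\varepsilon'_u=0$.

If we stopped here, the bad nodes would be unsaturated left nodes with more than $d_u/2$ neighbours in $\mathcal P$. Another push would only repeat the slow process seen above. Instead, there are two ways to make such a $u$ good. One is to saturate $u$: force its residual into a right neighbour $v$, and let $v$ return the same amount along another edge $u_0v$. The other is to saturate all its $\mathcal P$-neighbours through $u$, and take the same amount back from one $\mathcal N$-neighbour. Each has a price. In the first, $u_0$ loses load, so $u_0$ must be good for a reason that does not depend on its own load. In the second, an $\mathcal N$-node may lose its saturation,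 so nobody else may be relying on it. The following classification makes the two requirements complementary.

**Step C2: classify, to decide which exchange each node uses.** Neighbours are taken in $H$.

- $\mathrm{Core}$ is the set of $u\in A_2$ with at most $d_u/2$ neighbours in $\mathcal P$. Such a node is good, whatever its load, as long as its $\mathcal N$-neighbours stay saturated.
- $Y$ is the set of nodes of $A_2\setminus\mathrm{Core}$ with no neighbour in $\mathcal N$. They are saturated.
- $X$ is the set of all other nodes of $A_2$. Each has more than $d_u/2$ neighbours in $\mathcal P$ and at least one in $\mathcal N$.
- $X_1$ is the set of those $u\in X$ having an $H$-neighbour that is adjacent in $H$ to a Core node, and $X_2=X\setminus X_1$.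

Let $R_2$ be the set of $H$-neighbours of nodes of $X_2$. By the definition of $X_2$, no node of $R_2$ is adjacent in $H$ to a Core node.

**Step C3: saturate $X_1$ at the expense of Core.** Each $u\in X_1$ picks an $H$-neighbour $v(u)$ adjacent to Core, and $y_{u\,v(u)}$ is increased by $\varepsilon'_u$. Each $v$ that was picked, with total increase $t_v=\sum_{u:\,v(u)=v}\varepsilon'_u$, picks one Core neighbour $u_0$, and $y_{u_0v}$ is decreased by $t_v$.

We check that $y$ stays nonnegative. At most $\Delta$ nodes picked $v$. By (2) for the edges $uv$ and then for $u_0v$, and by (1),
$$t_v\ \le\sum_{u\sim_H v}\varepsilon_u\ <\ \Delta\cdot 4\Delta\,c_v\ <\ 4\Delta^2\cdot 2\Delta\,\varepsilon_{u_0}\ =\ 8\Delta^3\varepsilon_{u_0}\ \le\ y_{u_0v}.$$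
The last inequality held at the moment of freezing, and C1 only increased $y$. The load of $v$ does not change, each $u\in X_1$ becomes saturated, and loads of Core nodes only decrease. A Core node may be picked by several $v$, but each edge is decreased at most once.

**Step C4: for $X_2$, saturate the $\mathcal P$-neighbours and release an $\mathcal N$-neighbour.** Each $v\in R_2\cap\mathcal P$ picks one neighbour $u(v)\in X_2$, and $y_{u(v)\,v}$ is increased by $c'_v$. Each $u\in X_2$ picks one neighbour $n(u)\in\mathcal N$, and $y_{u\,n(u)}$ is decreased by $e_u=\sum_{v:\,u(v)=u}c'_v$.

Again we check nonnegativity. By (2) and (1),
$$e_u\ \le\ \sum_{v\sim_H u} c_v\ \le\ \Delta\cdot 2\Delta\,\varepsilon_u\ \le\ 8\Delta^3\varepsilon_u\ \le\ y_{u\,n(u)}.$$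
The load of $u$ does not change. Each edge is decreased at most once. Increases and decreases are on different edges, because the former end in $\mathcal P$ and the latter in $\mathcal N$.

**Step C5: check that C3 and C4 do not interfere, and that $y$ is feasible.** C3 touches only edges whose left endpoint is in $X_1\cup\mathrm{Core}$ and whose right endpoint is adjacent to Core. C4 touches only edges between $X_2$ and $R_2$. Both the left and the right endpoints involved are disjoint sets, since no node of $R_2$ is adjacent to Core. So C3 and C4 can be analysed separately. In particular, a node $v\in R_2\cap\mathcal P$ still has residual exactly $c'_v$ when C4 adds $c'_v$, and so becomes exactly saturated.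

Nonnegativity was checked. For the left nodes: nodes of $X_1$ become exactly saturated; loads of Core nodes do not increase; loads of nodes of $X_2$ and $Y$ are as after C1. For the right nodes: nodes adjacent to Core keep their load from C1; nodes of $R_2\cap\mathcal P$ become exactly saturated; loads of nodes of $R_2\cap\mathcal N$ do not increase; all other right nodes are as after C1. So $y$ is feasible.

**Step C6: check that every node of $A_2$ is good.** Neighbours outside $B_1$ are saturated, so only $H$-neighbours can be unsaturated.

Let $u\in\mathrm{Core}$. Its $\mathcal N$-neighbours were saturated in C1. They are adjacent to Core, so they are not in $R_2$ and C4 does not touch them, and C3 preserves loads of right nodes. So they are still saturated, the unsaturated neighbours of $u$ lie in $\mathcal P$, and there are at most $d_u/2$ of them.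

Let $u\in Y$. It was saturated in C1, and its edges were not touched afterwards.

Let $u\in X_1$. It was saturated in C3, and its edges are not touched by C4.

Let $u\in X_2$. All its $\mathcal P$-neighbours lie in $R_2\cap\mathcal P$ and are saturated. So its unsaturated neighbours lie in $\mathcal N$, and their number is at most
$$h_u-|\mathcal P\cap N_H(u)|\ <\ d_u-\frac{d_u}{2}\ =\ \frac{d_u}{2}.$$

All left nodes are good. Part A takes $O(k)=O(\log\Delta)$ rounds, and Parts B and C take $O(1)$ rounds. This proves Lemma 2, and with it Theorem 1(a). $\blacksquare$

## The two exchanges on four or five nodes

Here are both exchanges in numbers, with $\Delta=3$ and a small unit $\delta>0$. All $H$-degrees equal the degrees in $F$, and the edges of $H$ are assumed to carry the reserve (1).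

For C4, let $u$ be the only left node of $H$, with neighbours $v_1,v_2,v_3$ and $\varepsilon_u=3\delta$, $c_{v_1}=c_{v_2}=2\delta$, $c_{v_3}=\delta/2$. Condition (2) asks for $\delta/4<c_v<18\delta$, which holds. In C1, $u$ offers $\delta$ to each. Then $v_1,v_2\in\mathcal P$ keep residual $\delta$, and $v_3\in\mathcal N$ accepts $\delta/2$ and is saturated; $u$ is left with $\varepsilon'_u=\delta/2$. Since $2>\frac32$, $u$ is not good. There is no Core, so $u\in X_2$. In C4, $y_{uv_1}$ and $y_{uv_2}$ rise by $\delta$ each, and $y_{uv_3}$ falls by $2\delta$. Now $v_1,v_2$ are saturated and only $v_3$ is unsaturated. Node $u$ still has residual $\delta/2$, but it is good, because it has one unsaturated neighbour out of three.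

For C3, add a left node $u_0$ whose only neighbour is $v_3$, with $\varepsilon_{u_0}=\delta$, and change $c_{v_3}$ to $\delta$. Condition (2) still holds; for $u_0$ it asks for $\delta/12<\delta<6\delta$. In C1, $v_3$ is offered $2\delta\ge\delta$ and accepts half of each offer. So $\varepsilon'_u=3\delta-\delta-\delta-\delta/2=\delta/2$ and $\varepsilon'_{u_0}=\delta/2$. Node $u_0$ has no $\mathcal P$-neighbour, so it is in Core, and $u\in X_1$ through $v_3$. In C3, $y_{uv_3}$ rises by $\delta/2$ and $y_{u_0v_3}$ falls by $\delta/2$. Now $u$ is saturated, $v_3$ is still saturated, and $u_0$, with residual $\delta$, is good because its only neighbour is saturated. Here the C4 exchange would have been wrong for $u$: it would have released $v_3$, on which $u_0$ relies.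

## From bipartite to general graphs: the bits of a colouring

In a general graph nobody hands us the parts $L$ and $R$. We manufacture them from a proper colouring. The one imported tool is Linial's theorem (Linial, *Locality in distributed graph algorithms*, SIAM J. Comput. 1992): a proper colouring with $O(\Delta^2)$ colours can be computed in $O(\log^* n)$ rounds.

**Proposition 3.** In general graphs with arbitrary capacities, a maximal feasible $y$ can be found in $O(\log^3\Delta)+O(\log^* n)$ rounds.

**Proof.** The purpose is to split the edge set into few graphs, each with a known 2-colouring. Let $\Delta\ge1$, compute Linial's colouring, and write the colours with $s=O(\log\Delta)$ bits. For $j=1,\dots,s$ let $G_j$ be the graph of those edges whose endpoint colours differ in bit $j$; it is 2-coloured by bit $j$. For instance, a triangle coloured $00,01,10$ gives, for the last bit, the two edges at $01$, and for the first bit, the two edges at $10$. For $j=1,\dots,s$ in turn, run the algorithm of Theorem 1(a) on $G_j$ with the current residuals as capacities, and add the result to $y$.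

After run $j$ every edge of $G_j$ has a saturated endpoint. Later runs only add nonnegative amounts that are feasible for the residuals, so this stays true. The endpoints of any edge have different colours, so every edge is in some $G_j$, and $y$ is maximal at the end. The time is $O(\log^* n)+s\cdot O(\log^2\Delta)$. $\blacksquare$

Proposition 3 answers question (1). Where is the third logarithm lost? We treat $s=O(\log\Delta)$ graphs, each with $O(\log\Delta)$ phases of $O(\log\Delta)$ rounds. We could let every phase visit all $s$ graphs, applying Lemma 2 to each, but that again gives $O(\log\Delta)\cdot s\cdot O(\log\Delta)$. To gain, the number of bits must be constant. Constantly many colours do not suffice for a proper colouring in general: the complete graph on $\Delta+1$ nodes needs $\Delta+1$ colours. But a phase need not treat all edges; it only has to reduce every degree by a constant factor. So a small fraction of edges may stay monochromatic.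

## Constantly many colours with defect $D/32$

A *defective* colouring is one in which each node may have a bounded number of neighbours of its own colour; the bound is the *defect*. For example, colouring the complete graph on four nodes with two colours, two nodes each, has defect $1$.

**Lemma 4 (defective colouring).** Let $U$ be a graph with maximum degree at most $D$, given with a proper $m_0$-colouring. In $O(\log\log m_0)+O(1)$ rounds one can colour $U$ with at most $2^{64}$ colours so that every node has at most $D/32$ neighbours of its own colour.

**Proof.** *One step of colour reduction* serves to replace $m$ colours by roughly $(\log_2 m)^4$ colours while adding little defect. While $\ell:=\log_2 m>64$, where $m$ is the current number of colours, do the following. Let $t=\lfloor\ell\rfloor$. Bertrand's postulate says that for every integer $N\ge1$ there is a prime in the interval from $N$ to $2N$. So there is a prime $q$ with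
$$\lceil\ell^2\rceil\le q\le 2\lceil\ell^2\rceil\le 4\ell^2 .$$
There are $q^{t+1}\ge 2^{t+1}>2^\ell=m$ polynomials of degree at most $t$ over the field $\mathbb F_q$, so distinct colours can be assigned distinct polynomials. All nodes use the same assignment, fixed in advance. Let $g_v$ be the polynomial of $v$'s colour.

Two distinct polynomials of degree at most $t$ agree on at most $t$ points. Fix $v$. Over all neighbours $w$ of a different old colour, the number of pairs $(w,x)$ with $g_w(x)=g_v(x)$ is at most $tD$. So some $x\in\mathbb F_q$ has at most $tD/q\le \ell D/\ell^2=D/\ell$ such neighbours. Node $v$ picks such an $x$ and takes the new colour $(x,g_v(x))$.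

A neighbour $w$ with the same new colour has chosen the same $x$ and has $g_w(x)=g_v(x)$. So it either had the same old colour as $v$ or is one of those at most $D/\ell$ neighbours. Thus the defect of $v$ grows by at most $D/\ell$. A step takes $O(1)$ rounds.

*Counting the steps* serves to bound the time and the total defect. The new number of colours is $q^2\le16\ell^4$, so the new value of $\ell$ is
$$\ell'\le 4+4\log_2\ell\le \ell/2 .$$
The last inequality holds at $\ell=64$, where it reads $28\le 32$, and for $\ell\ge64$ the derivative $4/(\ell\ln2)$ of the middle expression is below $\frac12$. So $\ell$ at least halves in every step, and there are $O(\log\log m_0)+O(1)$ steps. At the end $\ell\le64$, so there are at most $2^{64}$ colours. Read backwards from the last step, the values of $\ell$ at which steps are performed exceed $64,\,2\cdot64,\,4\cdot 64,\dots$. The initial colouring has defect $0$, so the final defect is at most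
$$D\sum_{i\ge0}\frac1{64\cdot2^i}=\frac D{32}.\qquad\blacksquare$$

## Proof of Theorem 1(b)

**Set-up.** If $\Delta=0$ there is nothing to do. Otherwise compute Linial's proper $O(\Delta^2)$-colouring once, in $O(\log^* n)$ rounds. Set $y=0$ and $D=\Delta$. The number $D$ will always bound the degrees in the graph of edges with two unsaturated endpoints.

**One phase**, performed while $D\ge1$, serves to shrink this bound by a constant factor. Let $U$ be the graph of edges with both endpoints unsaturated; it has maximum degree at most $D$. Linial's colouring is proper on $U$, so Lemma 4 gives a colouring of $U$ with at most $2^{64}$ colours and defect at most $D/32$, in $O(\log\log\Delta)+O(1)$ rounds. Write its colours with 64 bits. Put each bichromatic edge of $U$ into class $j\in\{1,\dots,64\}$, where $j$ is the lowest bit in which the endpoint colours differ.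

For $j=1,\dots,64$ in turn, apply Lemma 2 twice, because it only makes left nodes good: first with $L$ the nodes whose bit $j$ is $0$, then with $L$ the nodes whose bit $j$ is $1$. Each time the input is the graph of class-$j$ edges with both endpoints *currently* unsaturated, with the current residuals as capacities. This graph is bipartite with the required parts, and its maximum degree is at most $\Delta$. Add each result to $y$. Saturated nodes are never touched again.

**The degree bound.** Let $x$ be unsaturated after the phase, with $a_j$ class-$j$ neighbours and $\mu\le D/32$ same-coloured neighbours in $U$, so $\sum_ja_j+\mu\le D$. Fix $j$ and consider the application of Lemma 2 for class $j$ in which $x\in L$. Node $x$ was unsaturated at that time. The class-$j$ neighbours of $x$ missing from the input graph were already saturated. Since $x$ is good and unsaturated, at most half of the at most $a_j$ others are unsaturated after the application. So at most $a_j/2$ class-$j$ neighbours of $x$ are unsaturated then, and hence also at the end of the phase. The new degree of $x$ is therefore at most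
$$\frac12\sum_j a_j+\mu\ \le\ \frac{D-\mu}2+\mu\ =\ \frac{D+\mu}2\ \le\ \frac{33}{64}D .$$
So we may set $D\leftarrow\lfloor 33D/64\rfloor$ for the next phase.

**Total time.** After $O(\log\Delta)$ phases $D=0$, so no edge has two unsaturated endpoints and $y$ is maximal. It is feasible, because each addition was feasible for the residuals. A phase costs
$$128\cdot O(\log\Delta)+O(\log\log\Delta)+O(1)=O(\log\Delta)$$
rounds. Together with the $O(\log^* n)$ rounds at the start, the total is $O(\log^2\Delta)+O(\log^* n)$. $\blacksquare$

## Weighted vertex cover, and the distance to the lower bounds

**Corollary 5.** A 2-approximation of minimum-weight vertex cover, with arbitrary nonnegative node weights, can be found deterministically in $O(\log^2\Delta)+O(\log^* n)$ rounds.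

**Proof.** Use the weights as capacities $b$ in Theorem 1(b), and let $S$ be the set of saturated nodes. Maximality says that $S$ is a vertex cover. Every edge has two endpoints, so
$$b(S)=\sum_{v\in S}\sum_{e\ni v}y(e)\le 2\sum_e y(e).$$
If $C$ is any vertex cover, every edge has an endpoint in $C$, so
$$\sum_e y(e)\le\sum_{v\in C}\sum_{e\ni v}y(e)\le b(C).$$
Hence $b(S)\le 2b(C)$. $\blacksquare$

How far is Theorem 1 from the lower bounds listed at the start? Since $o(\log\Delta/\log\log\Delta)+O(\log^* n)$ rounds are impossible even in bipartite graphs, both parts of Theorem 1 are optimal up to a factor $O(\log\Delta\cdot\log\log\Delta)$ in the dependence on $\Delta$. In general graphs no bound $o(\Delta)$ depending on $\Delta$ alone is possible, so the $n$-dependent term in (b) cannot simply be dropped. The exact exponent of $\log\Delta$ is not determined here. Set beside the lower bounds for maximal matching, the theorem shows that the fractional problem is exponentially easier in $\Delta$ than the integral one, both in 2-coloured bipartite graphs and in general graphs when an additive $O(\log^* n)$ is allowed.
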